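
\newtheorem{theorem}{Theorem}[section]
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\theoremstyle{definition}
\newtheorem{definition}[theorem]{Definition}
\newtheorem{example}[theorem]{Example}
\newtheorem{remark}[theorem]{Remark}

\title{Free subgroups of $\mathrm{GL}_4(\mathbb{Z}[t,t^{-1}])$\\ with undecidable membership problem}


\begin{abstract}
We construct a finitely generated free subgroup $H$ of $\mathrm{SL}_4(\mathbb{Z}[t])$ whose membership problem in $\mathrm{GL}_4(\mathbb{Z}[t,t^{-1}])$ is undecidable; consequently such subgroups exist in $\mathrm{GL}_n(\mathbb{Z}[t,t^{-1}])$ for every $n\ge 4$. Undecidability already occurs on the conjugates $s^kps^{-k}$ of one unipotent element $p\in H$ by powers of one integer matrix $s$. The group $H$ is a free product of $\langle p\rangle$ with a free group of block-diagonal integer matrices, and the degree in $t$ of an element counts its syllables from $\langle p\rangle$. A conjugate $s^kps^{-k}$ lies in $H$ exactly when a certain equation between two homomorphisms of free groups has a solution, and a reversible transducer that reads its own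 output encodes counter machines into this equation.
\end{abstract}

\section{The question and the answer}

Let $H$ be a fixed finitely generated subgroup of $\mathrm{GL}_n(\mathbb{Z}[t,t^{-1}])$. The \emph{membership problem} for $H$ asks for an algorithm that takes a matrix $\omega\in\mathrm{GL}_n(\mathbb{Z}[t,t^{-1}])$, given by its entries, and decides whether $\omega\in H$. Since $H$ is fixed, the algorithm may contain a finite generating set of $H$. If $\omega\in H$, this can always be discovered: enumerate the words in the generators, multiply out, and compare. So membership is recursively enumerable, and the issue is to recognize that $\omega\notin H$.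

The following question is posed in \cite{Problem}. \emph{Is the membership problem decidable for every finitely generated free subgroup $H$ of $\mathrm{GL}_n(\mathbb{Z}[t,t^{-1}])$?}

For $n=1$ it is, because $\mathrm{GL}_1(\mathbb{Z}[t,t^{-1}])=\{\pm t^k\}$. Over $\mathbb{Z}$, every finitely generated subgroup of the virtually free group $\mathrm{GL}_2(\mathbb{Z})$ has decidable membership problem, whereas $\mathrm{GL}_4(\mathbb{Z})$ contains finitely generated subgroups with undecidable membership problem. The question asks whether freeness of $H$ removes the undecidability. The simplest four-dimensional case suggests that it might: block-diagonal matrices with two $2\times 2$ blocks taken from a free subgroup of $\mathrm{SL}_2(\mathbb{Z})$ form a direct product of two free groups, and there freeness does help.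

\begin{remark}\label{rem:product}
Let $F$ be a free group of finite rank. Then every finitely generated free subgroup $L\le F\times F$ has decidable membership problem in $F\times F$.

To see this, note first that one of the two coordinate projections is injective on $L$. Otherwise $L$ contains nontrivial elements $x=(1,x_2)$ and $y=(y_1,1)$. They commute, and commuting elements of a free group are powers of a common element, so $x=z^i$, $y=z^j$ with $z\in L$ and $i,j\ne0$. Then $x^j=y^i$ is nontrivial, because $L$ is torsion-free, yet both its coordinates are trivial, a contradiction.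

Say the first projection is injective on $L$. Given $(u,v)$, decide whether $u$ lies in the first projection of $L$; this is possible because $F$ embeds in $\mathrm{GL}_2(\mathbb{Z})$. If it does, find by enumeration the unique $\ell\in L$ with first coordinate $u$, and compare its second coordinate with $v$.
\end{remark}

Nevertheless, the answer to the question is no, and adding one more generator to a suitable such $L$ is enough. We write $\mathbb{N}=\{0,1,2,\dots\}$.

\begin{theorem}\label{thm:main}
For every recursively enumerable set $E\subseteq\mathbb{N}$ there are a finitely generated free subgroup $H\le\mathrm{SL}_4(\mathbb{Z}[t])$, matrices $s\in\mathrm{SL}_4(\mathbb{Z})$ and $p\in H$, and an integer $N\ge2$ such that, with $\nu(x)=N2^x+1$,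
\[
x\in E\iff s^{\nu(x)}\,p\,s^{-\nu(x)}\in H .
\]
In particular, if $E$ is not recursive, the membership problem for $H$ in $\mathrm{GL}_4(\mathbb{Z}[t,t^{-1}])$ is undecidable.
\end{theorem}

Recall that a set is \emph{$\Sigma_1$-complete} (under many-one reductions) if it is recursively enumerable and every recursively enumerable set is the preimage of it under a total computable function. If $G$ is a group with finite generating set $S$ and $K\le G$ is a subgroup with finite generating set $T$, the \emph{distortion function} of $K$ in $G$ is
\[
\Delta(m)=\max\{|k|_T: k\in K,\ |k|_S\le m\},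
\]
where $|\cdot|_S$ and $|\cdot|_T$ are word lengths. When $G$ is finitely generated with solvable word problem, $K$ has solvable membership problem in $G$ if and only if $\Delta$ is bounded above by a recursive function. So in such a group $G$, undecidable membership is the same as distortion without a recursive bound; part (c) below exhibits this for our examples.

\begin{theorem}\label{thm:strong}
\begin{enumerate}
\item[\textup{(a)}] For every $n\ge4$ there is a finitely generated free subgroup $H\le\mathrm{SL}_n(\mathbb{Z}[t])\le\mathrm{GL}_n(\mathbb{Z}[t,t^{-1}])$ with undecidable membership problem.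
\item[\textup{(b)}] The group $H$ in Theorem~\ref{thm:main} can be chosen so that its membership problem is $\Sigma_1$-complete, the maximal possible complexity. This holds even when the inputs are restricted to the conjugates $s^kps^{-k}$, $k\ge0$, of the single unipotent $p\in H$, which are matrices of degree $1$ in $t$.
\item[\textup{(c)}] Let $H$ be the group constructed below for Theorem~\ref{thm:main} from a recursively enumerable set $E$ that is not recursive. It is contained in a finitely generated group $\Lambda\le\mathrm{SL}_4(\mathbb{Z}[t])$ with solvable word problem, generated by $p$ and two commuting free groups of block-diagonal integer matrices \textup{(}see \eqref{eq:Lambda}\textup{)}, such that the distortion of $H$ in $\Lambda$ is not bounded by any recursive function. This is witnessed by those $s^kps^{-k}$ that lie in $H$; their length in $\Lambda$ is at most $2k+1$ with respect to any finite generating set of $\Lambda$ that contains $s$ and $p$.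
\end{enumerate}
\end{theorem}

Free generators of $H$ are written down in Theorem~\ref{thm:gens}. The cases $n=2$ and $n=3$ over $\mathbb{Z}[t,t^{-1}]$, and the case of $\mathrm{GL}_3(\mathbb{Z})$, are not settled here.

\paragraph{The idea.} Let $F$ be a suitable free group inside $\mathrm{SL}_2(\mathbb{Z})$. Let $\gamma\mapsto(\varphi_1(\gamma),\varphi_2(\gamma))$ be an injective homomorphism from a free group of finite rank to $F\times F$. View its image $L$ as a group of block-diagonal matrices, and let $\mathcal D=\{(v,v)\}$ be the diagonal. Membership in $L$ and in $\mathcal D$ is decidable, but membership in the product set $L\mathcal D$ need not be: $(v,1)\in L\mathcal D$ means that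
\[
v=\varphi_1(\gamma)\varphi_2(\gamma)^{-1}\quad\text{for some }\gamma,
\]
an equation in the unknown $\gamma$ of unbounded length. We take a matrix $p$ that depends on $t$ and commutes with $\mathcal D$. Then $(v,1)\in L\mathcal D$ makes the conjugate of $p$ by $(v,1)$ equal to a conjugate of $p$ by an element of $L$, and hence a member of $H=\langle L,p\rangle$. Degree in $t$ is used twice: it shows that $H$ is free as long as $L\cap\mathcal D=1$, and it shows that the conjugate of $p$ by $(v,1)$ lies in $H$ \emph{only} in this way (Section~\ref{sec:matrices}). It remains to choose $\varphi_1,\varphi_2$ so that the displayed equation encodes an arbitrary computation (Sections~\ref{sec:counter}--\ref{sec:end}). The obstacle there is that $\gamma$ ranges over a group, so that computations may be run backwards and letters may cancel.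

\section{From pairs of homomorphisms to matrices}\label{sec:matrices}

Throughout this section $F\ne1$ and $\Pi$ are free groups of finite rank and $\varphi_1,\varphi_2:\Pi\to F$ are homomorphisms such that
\begin{equation}\label{eq:distinct}
\varphi_1(\gamma)\ne\varphi_2(\gamma)\qquad\text{for all }\gamma\in\Pi,\ \gamma\neq1 .
\end{equation}
Let $I$ be the $2\times2$ identity matrix, and put, in $2\times 2$ blocks,
\[
U=\begin{pmatrix}I\\I\end{pmatrix},\qquad V=\begin{pmatrix}I&-I\end{pmatrix},\qquad D=UV=\begin{pmatrix}I&-I\\I&-I\end{pmatrix},\qquad p=1+tD .
\]
Since $VU=0$, we have $D^2=0$. Hence $p^k=1+ktD$ for $k\in\mathbb{Z}$, and $p$ is unipotent with $\det p=1$. For $2\times2$ matrices $A,B$, invertible in \eqref{eq:conj},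
\begin{equation}\label{eq:VU}
V\begin{pmatrix}A&0\\0&B\end{pmatrix}U=A-B,
\end{equation}
\begin{equation}\label{eq:conj}
\begin{pmatrix}A&0\\0&B\end{pmatrix}D\begin{pmatrix}A&0\\0&B\end{pmatrix}^{-1}=\begin{pmatrix}I&-AB^{-1}\\BA^{-1}&-I\end{pmatrix}.
\end{equation}
In particular, for invertible $A,B$, the matrix $\mathrm{diag}(A,B)$ commutes with $p$ exactly when $A=B$.

\paragraph{The smallest case.} Consider the product $p\,\mathrm{diag}(A,B)\,p$. By \eqref{eq:VU} its $t^2$-coefficient is
\[
D\,\mathrm{diag}(A,B)\,D=U(A-B)V=\begin{pmatrix}A-B&-(A-B)\\A-B&-(A-B)\end{pmatrix}.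
\]
If $A-B$ is invertible, this is nonzero and the product has degree $2$; the two factors $p$ can be counted by the degree. For longer products we need the product of several differences $A_i-B_i$ to be nonzero, so we want each difference to be invertible. For matrices of determinant $1$,
\[
\det(A-B)=\det(I-A^{-1}B)=2-\operatorname{tr}(A^{-1}B),
\]
because $\det(I-C)=1-\operatorname{tr}C+\det C$ for a $2\times2$ matrix $C$. So we need a free group in $\mathrm{SL}_2(\mathbb{Z})$ without nontrivial elements of trace $2$.

\begin{lemma}\label{lem:trace}
For every $m\ge1$ there is a free subgroup of rank $m$ in $\mathrm{SL}_2(\mathbb{Z})$ all of whose nontrivial elements have trace $\neq2$.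
\end{lemma}

\begin{proof}
For an integer $c$ put $K(c)=\begin{pmatrix}c&1\\1&0\end{pmatrix}$. We first show that \emph{a product $K(c_1)\cdots K(c_l)$ with $l\ge2$ and all $|c_i|\ge3$ has trace of absolute value greater than $2$}. Let its rows be $(x,y)$ and $(x',y')$. Multiplication by $K(c)$ on the right replaces a row $(x,y)$ by $(cx+y,x)$. If $|x|\ge2|y|$ and $|c|\ge3$, then
\[
|cx+y|\ge3|x|-|y|\ge2|x| .
\]
The matrix $K(c_1)$ has rows $(c_1,1)$ and $(1,0)$, so by induction every product has $|x|\ge2|y|$ and $|x'|\ge2|y'|$, and $|x|$ at least doubles at each step. Thus $|x|\ge 6$ for $l\ge2$. Since each $K(c)$ is symmetric, the transpose of the product is a product of the same kind; its first row is $(x,x')$, so $|x|\ge2|x'|$. Hence $|x|\ge2|x'|\ge4|y'|$, and the trace satisfies $|x+y'|\ge\frac34|x|>2$.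

Now let $X=\begin{pmatrix}1&3\\0&1\end{pmatrix}$ and $Y=\begin{pmatrix}1&0\\3&1\end{pmatrix}$, so that $X^nY^m=\begin{pmatrix}1+9nm&3n\\3m&1\end{pmatrix}=K(3n)K(3m)$. A nontrivial reduced word in $X^{\pm1},Y^{\pm1}$ is conjugate either to $X^n$ or $Y^n$ with $n\ne0$, or to $X^{n_1}Y^{m_1}\cdots X^{n_k}Y^{m_k}$ with $k\ge1$ and all $n_i,m_i\ne0$. In the last case the trace has absolute value greater than $2$. In no case is the matrix trivial, so $X,Y$ freely generate a free group $\Gamma$, and its only nontrivial elements of trace $2$ are the conjugates of $X^n,Y^n$ with $n\ne0$. These have nontrivial image in the abelianization $\mathbb{Z}^2$ of $\Gamma$, so $[\Gamma,\Gamma]$ contains none of them. Since $[\Gamma,\Gamma]$ is free of infinite rank, it contains free subgroups of every finite rank.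
\end{proof}

Fix an injective homomorphism $\iota:F\to\mathrm{SL}_2(\mathbb{Z})$ with $\operatorname{tr}\iota(v)\ne2$ for $v\neq1$, as provided by the lemma. By the determinant formula,
\begin{equation}\label{eq:invertible}
\iota(f)-\iota(f')\ \text{ is invertible over }\mathbb{Q}\ \text{ whenever } f\neq f'\text{ in }F .
\end{equation}
Put
\[
\rho(\gamma)=\mathrm{diag}\bigl(\iota\varphi_1(\gamma),\iota\varphi_2(\gamma)\bigr)\in\mathrm{SL}_4(\mathbb{Z}),\qquad
s_v=\mathrm{diag}(\iota(v),I)\quad(v\in F),\qquad H=\langle\rho(\Pi),p\rangle .
\]

\begin{proposition}\label{prop:reduction}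
The group $H\le\mathrm{SL}_4(\mathbb{Z}[t])$ is the free product of $\rho(\Pi)\cong\Pi$ and $\langle p\rangle\cong\mathbb{Z}$; in particular it is free of rank $\operatorname{rk}\Pi+1$. For $v\in F$,
\[
s_v\,p\,s_v^{-1}\in H\iff v=\varphi_1(\gamma)\varphi_2(\gamma)^{-1}\text{ for some }\gamma\in\Pi .
\]
\end{proposition}

\begin{proof}
\emph{Freeness.} The map $\rho$ is injective: $\rho(\gamma)=1$ forces $\varphi_1(\gamma)=1=\varphi_2(\gamma)$, so $\gamma=1$ by \eqref{eq:distinct}. Let $\langle\tau\rangle$ be infinite cyclic and map $\Pi*\langle\tau\rangle$ onto $H$ by $\rho$ and $\tau\mapsto p$. An element of $\Pi*\langle\tau\rangle$ outside $\Pi$ has a normal form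
\[
\gamma_0\tau^{k_1}\gamma_1\tau^{k_2}\cdots\tau^{k_r}\gamma_r,\qquad r\ge1,\quad k_i\neq0,\quad \gamma_i\ne1\text{ for }0<i<r .
\]
Write $\rho(\gamma_i)=\mathrm{diag}(A_i,B_i)$. The image $\rho(\gamma_0)(1+k_1tD)\rho(\gamma_1)\cdots(1+k_rtD)\rho(\gamma_r)$ has degree at most $r$ in $t$. By $D=UV$ and \eqref{eq:VU}, its $t^r$-coefficient is
\[
k_1\cdots k_r\;\rho(\gamma_0)\,U\,(A_1-B_1)(A_2-B_2)\cdots(A_{r-1}-B_{r-1})\,V\,\rho(\gamma_r),
\]
where for $r=1$ the product of the differences is empty, that is, equal to $I$. By \eqref{eq:distinct} and \eqref{eq:invertible} each $A_i-B_i$ with $0<i<r$ is invertible over $\mathbb{Q}$. As $U$ is injective and $V$ is surjective over $\mathbb{Q}$, the coefficient has rank $2$, so the image has degree exactly $r$. An element of the kernel therefore lies in $\Pi$, where $\rho$ is injective. So $\Pi*\langle\tau\rangle\to H$ is an isomorphism, under which \emph{the degree in $t$ is the number $r$ of $\tau$-syllables} (with $r=0$ for elements of $\Pi$).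

\emph{Conjugates of $p$.} If $v=\varphi_1(\gamma)\varphi_2(\gamma)^{-1}$, then \eqref{eq:conj} gives $s_vDs_v^{-1}=\rho(\gamma)D\rho(\gamma)^{-1}$, since both have upper-right block $-\iota(v)$ and lower-left block $\iota(v)^{-1}$. Hence $s_vps_v^{-1}=\rho(\gamma)p\rho(\gamma)^{-1}\in H$.

Conversely, let $s_vps_v^{-1}=1+t\,s_vDs_v^{-1}$ lie in $H$. Its degree is $1$, so it has exactly one $\tau$-syllable:
\[
1+t\,s_vDs_v^{-1}=\rho(\gamma_0)p^k\rho(\gamma_1)=\rho(\gamma_0\gamma_1)+kt\,\rho(\gamma_0)D\rho(\gamma_1).
\]
The constant terms give $\rho(\gamma_1)=\rho(\gamma_0)^{-1}$, so $s_vDs_v^{-1}=k\,\rho(\gamma_0)D\rho(\gamma_0)^{-1}$. By \eqref{eq:conj} the upper-left blocks give $k=1$, and the upper-right blocks give $\iota(v)=\iota\bigl(\varphi_1(\gamma_0)\varphi_2(\gamma_0)^{-1}\bigr)$. Since $\iota$ is injective, $v=\varphi_1(\gamma_0)\varphi_2(\gamma_0)^{-1}$.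
\end{proof}

\begin{remark}\label{rem:hyp}
Hypothesis \eqref{eq:distinct} cannot be dropped. Suppose that $\varphi_1(\gamma)=\varphi_2(\gamma)=f$ for some $\gamma\ne1$. If $f=1$, then $\rho$ is not injective. If $f\ne1$, then $\rho(\gamma)$ commutes with $p$, and $\rho(\gamma)^ip^j=\rho(\gamma)^i+jt\rho(\gamma)^iD$ is trivial only for $i=j=0$, so $H$ contains $\mathbb{Z}^2$ and is not free.
\end{remark}

\section{Counter machines as maps on residue classes}\label{sec:counter}

We now need pairs $\varphi_1,\varphi_2$ for which solvability of $v=\varphi_1(\gamma)\varphi_2(\gamma)^{-1}$ is undecidable, even for $v$ in a cyclic subgroup $\langle a\rangle$ of $F$. The input will be $v=a^n$, so the computation should act on a single number $n$, by operations that can be carried out in unary. The following maps are of this kind.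

\begin{definition}
A \emph{residue map} is a partial function $f:\mathbb{N}\to\mathbb{N}$ given by an integer $P\ge2$, a set $R\subseteq\{1,\dots,P-1\}$, and integers $\alpha_r,\beta_r\ge0$ $(r\in R)$ through
\[
f(Pq+r)=\alpha_rq+\beta_r\quad(q\ge0,\ r\in R),\qquad f(n)\text{ undefined if }(n\bmod P)\notin R .
\]
The \emph{$f$-orbit of $n$ reaches $0$} if $f^k(n)$ is defined and equal to $0$ for some $k\ge0$.
\end{definition}

Since $0\notin R$, the value $f(0)$ is undefined: $0$ is a stopping value.

\begin{example}\label{ex:toymap}
Let $P=2$, $R=\{1\}$, $\alpha_1=1$, $\beta_1=0$. Then $f(2q+1)=q$, and $f$ is undefined on even numbers. The only preimage of $m$ is $2m+1$, so the orbit of $n$ reaches $0$ exactly when $n=2^k-1$ with $k\ge 0$; for instance $7\mapsto3\mapsto1\mapsto0$.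
\end{example}

\begin{lemma}\label{lem:minsky}
Let $E\subseteq\mathbb{N}$ be recursively enumerable. There are an integer $N\ge2$ and a residue map $f$ such that, with $\nu(x)=N2^x+1$, we have $x\in E$ if and only if the $f$-orbit of $\nu(x)$ reaches $0$.
\end{lemma}

\begin{proof}
By the classical theorem of Minsky \cite{Minsky} and Shepherdson--Sturgis \cite{SS} there is a machine with finitely many counters, holding values $e_1,\dots,e_k\in\mathbb{N}$, and states $1,\dots,N-1$ that, started in state $1$ with counter values $(x,0,\dots,0)$, halts if and only if $x\in E$. Each state carries one of the instructions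
\begin{itemize}
\item ``increment $e_j$ and go to state $i'$'';
\item ``if $e_j>0$, decrement $e_j$ and go to state $i'$; otherwise go to state $i''$'';
\item ``halt''.
\end{itemize}
Let $\ell_1=2,\ell_2,\dots,\ell_k$ be distinct primes, $Q=\ell_1\cdots\ell_k$ and $P=NQ$. Encode the configuration with state $i$ and counters $e_1,\dots,e_k$ by
\[
n=Nm+i,\qquad m=\ell_1^{e_1}\cdots\ell_k^{e_k}.
\]
The initial configuration has code $N2^x+1=\nu(x)$, and no code is $0$ because $i\ge1$.

Write each $r$ with $0\le r<P$ as $r=Nm_0+i$ with $0\le i<N$ and $0\le m_0<Q$. If $n=Pq+r$, then $n=N(Qq+m_0)+i$, so, when $n$ is a code, $n\bmod P$ determines the state $i$ and the residue $m_0$ of $m=Qq+m_0$ modulo $Q$. Since $\ell_j\mid Q$, we have $e_j>0$ iff $\ell_j\mid m$ iff $\ell_j\mid m_0$. Let $R$ be the set of $r$ with $i\neq0$, so $R\subseteq\{1,\dots,P-1\}$. For $r\in R$ choose $\alpha_r,\beta_r$ according to the instruction of state $i$: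
\begin{align*}
&\text{increment:} & N\ell_j(Qq+m_0)+i'&=P\ell_j\,q+(N\ell_jm_0+i');\\
&\text{test, }\ell_j\mid m_0: & N(Qq+m_0)/\ell_j+i'&=(P/\ell_j)\,q+(Nm_0/\ell_j+i');\\
&\text{test, }\ell_j\nmid m_0: & N(Qq+m_0)+i''&=P\,q+(Nm_0+i'');\\
&\text{halt:} & 0&=0\cdot q+0.
\end{align*}
If $n$ is the code of a configuration, the left side is the code of the next configuration (or $0$ for ``halt''); the right side writes it as $\alpha_rq+\beta_r$. So $f$ is defined on all codes of configurations, simulates one step, and sends halting codes to $0$. As codes are never $0$, the orbit of $\nu(x)$ reaches $0$ if and only if the machine halts.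
\end{proof}

\section{A transducer that reads its own output}\label{sec:transducer}

Fix a residue map $f$ with data $P,R,\alpha_r,\beta_r$. Let $\mathcal A=\{a,M\}\cup\{E_r:r\in R\}$ and let $F$ be the free group on $\mathcal A$. A \emph{positive word} is an element of the free monoid $\mathcal A^*$; two positive words are equal in $F$ only if they are equal as words.

\paragraph{The queue picture.} Think of a queue containing the word $a^nM$. A machine removes letters from the front and appends letters at the back. If it has read the word $g$ and written the word $h$, and the queue has changed from $u$ to $u'$, then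
\[
u\,h=g\,u'
\]
as words. We want the machine to turn $a^nM$ into $a^{f(n)}M$, so that $M$ alone is reached when the orbit reaches $0$. Then ``$a^nM\,h=g\,M$ is solvable'' should mean ``the orbit of $n$ reaches $0$'', and since this equation can be rewritten as $a^n=g\,(MhM^{-1})^{-1}$, it has the form required by Proposition~\ref{prop:reduction}.

The machine will be a finite directed graph whose edges carry a letter read and a word written. In the group setting its paths may also use edges backwards. To control this we ask that the machine be deterministic in both directions: edges reading the same letter have different initial vertices and different terminal vertices. This dictates the design. The coefficients $\alpha_r,\beta_r$ depend on the residue $r$ of $n$, which is known only after all of $a^n$ has been read; so we process $a^n$ twice, first finding $r$ while copying $a^n$, then computing $f(n)$. The end marker written in the first pass is not $M$ but $E_r$. In the second pass all the final edges lead back to the same vertex, and they can be told apart backwards because they read different letters $E_r$.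

\paragraph{The graph.} Let $\Theta$ be the finite directed graph with vertices $c_j$ and $d_{r,j}$ ($j\in\mathbb{Z}/P$, $r\in R$), and with the following edges $e$, each carrying a \emph{label} $g(e)\in\mathcal A$ (the letter read) and an \emph{output} $h(e)\in\mathcal A^*$.
\begin{center}
\renewcommand{\arraystretch}{1.15}
\begin{tabular}{l|c|l}
edge & label $g$ & output $h$\\ \hline
$c_j\to c_{j+1}$ & $a$ & $a$\\
$c_r\to d_{r,0}$ \ ($r\in R$) & $M$ & $E_r$\\
$d_{r,j}\to d_{r,j+1}$ \ ($r\in R$) & $a$ & $a^{\alpha_r}$ if $j=P-1$, empty otherwise\\
$d_{r,r}\to c_0$ \ ($r\in R$) & $E_r$ & $a^{\beta_r}M$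
\end{tabular}
\end{center}
The graph is connected. We let paths traverse edges in both directions and extend $g,h$ multiplicatively, with $g(e^{-1})=g(e)^{-1}$ and $h(e^{-1})=h(e)^{-1}$. A path is \emph{reduced} if it nowhere traverses an edge and then immediately the same edge back. A \emph{positive path} traverses edges only forwards. Let
\[
\Pi=\pi_1(\Theta,c_0)
\]
be the fundamental group, whose elements we represent by reduced loops at $c_0$. It is free of finite rank, and $g,h:\Pi\to F$ are homomorphisms.

\begin{example}\label{ex:toygraph}
For the map $f(2q+1)=q$ of Example~\ref{ex:toymap}, write $d_j=d_{1,j}$. The graph is shown in Figure~\ref{fig:toy}. Reading $aMaE_1$ from $c_0$ traverses $c_0,c_1,d_0,d_1,c_0$ and writes $a\,E_1\,M$. Call this loop $\delta_1$. Reading $a^3Ma^3E_1$ from $c_0$ goes around the upper cycle once and a half, then to $d_0$, then around the lower cycle once and a half and back to $c_0$, and writes $a^3\,E_1\,a\,M$. Call this loop $\delta_3$. For $\gamma=\delta_3\delta_1$,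
\[
a^3M\,h(\gamma)=a^3M\cdot a^3E_1aM\cdot aE_1M=(a^3Ma^3E_1)(aMaE_1)\,M=g(\gamma)\,M .
\]
At the ends of the successive passes the queue contains $a^3E_1,\ aM,\ aE_1,\ M$; starting from $a^3M$, this is the orbit $3\mapsto1\mapsto0$. For $n=2$, in contrast, a positive $\gamma$ with $a^2Mh(\gamma)=g(\gamma)M$ would have to read $a^2$ and then $M$; but $a^2$ leads from $c_0$ to $c_0$, where $M$ cannot be read.
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[>=stealth,every node/.style={font=\small}]
\node[circle,draw,inner sep=2pt] (c0) at (0,0) {$c_0$};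
\node[circle,draw,inner sep=2pt] (c1) at (4.2,0) {$c_1$};
\node[circle,draw,inner sep=2pt] (d0) at (4.2,-2.8) {$d_0$};
\node[circle,draw,inner sep=2pt] (d1) at (0,-2.8) {$d_1$};
\draw[->] (c0) to[bend left=18] node[above] {$a\,|\,a$} (c1);
\draw[->] (c1) to[bend left=18] node[below] {$a\,|\,a$} (c0);
\draw[->] (c1) to node[right] {$M\,|\,E_1$} (d0);
\draw[->] (d0) to[bend left=18] node[below] {$a\,|\,\mathrm{empty}$} (d1);
\draw[->] (d1) to[bend left=18] node[above] {$a\,|\,a$} (d0);
\draw[->] (d1) to node[left] {$E_1\,|\,M$} (c0);
\end{tikzpicture}
\caption{The graph $\Theta$ for the residue map $f(2q+1)=q$, undefined on even numbers. An edge marked ``$x\,|\,y$'' reads the letter $x$ and writes the word $y$. The upper cycle copies $a^n$ and finds $n$ modulo $2$; the lower cycle halves. The base point is $c_0$.}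
\label{fig:toy}
\end{figure}

Define the \emph{charge} $\chi:F\to\mathbb{Z}$ as the homomorphism with $\chi(a)=0$ and $\chi(M)=\chi(E_r)=1$. It counts markers; on positive words it is $\ge0$. Three facts can be read off from the table.
\begin{itemize}
\item[(T1)] Distinct edges with the same label have distinct initial vertices and distinct terminal vertices. (Each $E_r$ labels only one edge.) Consequently, \emph{for a reduced path $\gamma$ the word $g(\gamma)$, read edge by edge, is freely reduced}: a cancellation could only come from a subpath $e\,e'^{-1}$ or $e^{-1}e'$ with $g(e)=g(e')$, where $e,e'$ share their terminal or initial vertex; then $e=e'$ and the path is not reduced. Moreover, a positive path is determined by its initial vertex and its label.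
\item[(T2)] $\chi(g(e))=\chi(h(e))$ for every edge $e$: both are $0$ for the edges labeled $a$ and $1$ for the others. So $\chi(g(\gamma))=\chi(h(\gamma))$ for every path $\gamma$.
\item[(T3)] No edge labeled $M$ starts at $c_0$, because $0\notin R$.
\end{itemize}

\section{Excluding backward computation}\label{sec:cancel}

In this section we prove that every solution of $u\,h(\gamma)=g(\gamma)M$ with $u$ a positive word is an honest forward computation. A general reduced loop $\gamma$ consists of forward and backward stretches. By (T1) the labels do not cancel, but the outputs on the left-hand side may. The following lemma describes such a cancellation: if no run of constant sign disappears, then cancellation takes place only at the boundaries between neighboring runs.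

\begin{lemma}\label{lem:blocks}
Let $c\ge1$ and let $\varepsilon_1,\dots,\varepsilon_c\in\{\pm1\}$ alternate. Let $y_i$ be positive words, possibly empty, and $w_i$ nonempty positive words such that
\[
y_1^{\varepsilon_1}\cdots y_c^{\varepsilon_c}=w_1^{\varepsilon_1}\cdots w_c^{\varepsilon_c}\quad\text{in }F,
\]
the right side being freely reduced. Then there are positive words $z_0,z_1,\dots,z_c$, possibly empty, with $z_0=z_c=1$ and
\[
y_i=z_{i-1}\,w_i\,z_i\ \text{ if }\varepsilon_i=+1,\qquad y_i=z_i\,w_i\,z_{i-1}\ \text{ if }\varepsilon_i=-1 .
\]
\end{lemma}

\begin{proof}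
Reduce the left side freely, one adjacent pair of inverse letters at a time, keeping track of what remains of each block $y_i^{\varepsilon_i}$. Each remaining block has constant sign, so if some block were empty at some stage (including the beginning), the word would consist of fewer than $c$ maximal runs of constant sign. Deleting letters never increases the number of runs, so the final word would have fewer than $c$ runs. But the final word is $w_1^{\varepsilon_1}\cdots w_c^{\varepsilon_c}$, which has $c$ runs. So all blocks stay nonempty throughout. A canceled pair consists of letters of opposite sign, hence from different blocks, and these blocks are neighbors since no block is empty. So every cancellation occurs at the boundary of two consecutive blocks, and in the end the blocks are the runs $w_i^{\varepsilon_i}$.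

For $1\le i<c$, the letters canceled at the boundary between blocks $i$ and $i+1$ form a word $z_i^{\varepsilon_i}$ at the end of block $i$, with $z_i$ positive, and the inverse word $z_i^{-\varepsilon_i}=z_i^{\varepsilon_{i+1}}$ at the beginning of block $i+1$. Put $z_0=z_c=1$. Then $y_i^{\varepsilon_i}=z_{i-1}^{\varepsilon_i}w_i^{\varepsilon_i}z_i^{\varepsilon_i}$ for all $i$, which is the claim.
\end{proof}

We apply this with $y_i$ essentially the output and $w_i$ essentially the label of the $i$-th stretch of $\gamma$. These have equal charge by (T2), so the charges of the $z_i$ are forced. The marker contained in $u$ then makes one of these charges impossible, except for loops with very few stretches, which (T3) excludes.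

\begin{proposition}\label{prop:positive}
Let $u$ be a positive word and $\gamma\in\Pi$ a reduced loop with
\begin{equation}\label{eq:queue}
u\,h(\gamma)=g(\gamma)\,M\quad\text{in }F .
\end{equation}
Then $\gamma$ is trivial or a positive path.
\end{proposition}

\begin{proof}
Taking charges in \eqref{eq:queue} and using (T2), we get $\chi(u)=1$. Let $\gamma$ be nontrivial and write $\gamma=\gamma_1^{\varepsilon_1}\cdots\gamma_c^{\varepsilon_c}$ with $c\ge1$, nonempty positive paths $\gamma_i$ and alternating signs $\varepsilon_i$. We must exclude $c=1$, $\varepsilon_1=-1$ and all cases with $c\ge2$.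

\emph{The case $c=1$, $\varepsilon_1=-1$.} Then \eqref{eq:queue} reads $g(\gamma_1)\,u=M\,h(\gamma_1)$, an equality of positive words, and $\gamma_1$ is a nonempty positive loop at $c_0$. Its first label is $M$, contradicting (T3).

\emph{The case $c\ge2$.} By (T1) the word $g(\gamma_1)^{\varepsilon_1}\cdots g(\gamma_c)^{\varepsilon_c}$ is freely reduced. In \eqref{eq:queue} move $u$ to the right side as $u^{-1}$ if $\varepsilon_1=-1$, and move $M$ to the left side as $M^{-1}$ if $\varepsilon_c=-1$. In this way $u$ and $M$ join blocks of their own sign. We obtain an equation as in Lemma~\ref{lem:blocks}, where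
\[
\begin{array}{lll}
y_1=u\,h(\gamma_1),& w_1=g(\gamma_1)&\text{if }\varepsilon_1=+1,\\
y_1=h(\gamma_1),& w_1=g(\gamma_1)\,u&\text{if }\varepsilon_1=-1,\\
y_i=h(\gamma_i),& w_i=g(\gamma_i)&\text{for }1<i<c,\\
y_c=h(\gamma_c),& w_c=g(\gamma_c)\,M&\text{if }\varepsilon_c=+1,\\
y_c=M\,h(\gamma_c),& w_c=g(\gamma_c)&\text{if }\varepsilon_c=-1 .
\end{array}
\]
The right side is still reduced: to the reduced word $g(\gamma)$ we have at most added a positive letter after a positive last block and a negative word before a negative first block. Let $z_i$ be the words of Lemma~\ref{lem:blocks}.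

If $\varepsilon_1=-1$, the first block gives $h(\gamma_1)=z_1\,g(\gamma_1)\,u$. By (T2), $0=\chi(z_1)+\chi(u)\ge1$, a contradiction.

If $\varepsilon_1=+1$, the first block gives $u\,h(\gamma_1)=g(\gamma_1)\,z_1$, so $\chi(z_1)=\chi(u)=1$. Now $\varepsilon_2=-1$. If $c\ge3$, the second block is an interior one and gives $h(\gamma_2)=z_2\,g(\gamma_2)\,z_1$, so $0=\chi(z_2)+\chi(z_1)\ge1$, a contradiction. If $c=2$, it is the last block and gives, as $z_2=1$,
\[
M\,h(\gamma_2)=g(\gamma_2)\,z_1 .
\]
Hence the first label of $\gamma_2$ is $M$. But $\gamma$ ends with $\gamma_2^{-1}$ at $c_0$, so $\gamma_2$ starts at $c_0$, contradicting (T3).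
\end{proof}

\section{Solutions are computations}\label{sec:end}

\begin{proposition}\label{prop:orbits}
\begin{enumerate}
\item[\textup{(a)}] If $\gamma\in\Pi$ and $M\,h(\gamma)=g(\gamma)\,M$, then $\gamma=1$.
\item[\textup{(b)}] Let $n\ge0$. There is $\gamma\in\Pi$ with $a^nM\,h(\gamma)=g(\gamma)\,M$ if and only if the $f$-orbit of $n$ reaches $0$.
\end{enumerate}
\end{proposition}

\begin{proof}
(a) By Proposition~\ref{prop:positive} with $u=M$, the loop $\gamma$ is trivial or positive. If it were nonempty and positive, comparison of first letters would show that its first label is $M$, contradicting (T3).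

(b) \emph{One step of $f$.} Let $n=Pq+r$ with $r\in R$. Let $\delta_n$ be the positive loop at $c_0$ that reads $a^n$ (from $c_0$ to $c_r$), then $M$ (to $d_{r,0}$), then $a^n$ (to $d_{r,r}$), then $E_r$ (to $c_0$). The second $a^n$ traverses the edge $d_{r,P-1}\to d_{r,0}$ exactly $q$ times, so it writes $a^{\alpha_rq}$. Hence
\[
g(\delta_n)=a^nM\,a^nE_r,\qquad h(\delta_n)=a^nE_r\,a^{\alpha_rq+\beta_r}M=a^nE_r\,a^{f(n)}M,
\]
and therefore
\begin{equation}\label{eq:step}
a^nM\,h(\delta_n)=g(\delta_n)\,a^{f(n)}M .
\end{equation}

\emph{If the orbit reaches $0$}, say $f^k(n)=0$, put $\gamma=\delta_n\,\delta_{f(n)}\cdots\delta_{f^{k-1}(n)}$ (the trivial loop if $k=0$). Applying \eqref{eq:step} $k$ times gives $a^nM\,h(\gamma)=g(\gamma)\,a^{0}M=g(\gamma)M$.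

\emph{Conversely}, let $a^nM\,h(\gamma)=g(\gamma)M$. By Proposition~\ref{prop:positive}, $\gamma$ is trivial or positive. We show by induction on the length of $\gamma$, for all $n$ simultaneously, that the orbit of $n$ reaches $0$. If $\gamma$ is trivial, then $a^nM=M$, so $n=0$. Let $\gamma$ be nonempty and positive; both sides of the equation are positive words.

If $\gamma$ uses only edges labeled $a$, it stays among the vertices $c_j$, and $g(\gamma)=h(\gamma)=a^k$ with $k\ge1$. Then $a^nMa^k=a^kM$, which is false, as the last letters differ. So $\gamma$ reads some $a^i$ and then a letter other than $a$. Having started at $c_0$, it is at $c_{i\bmod P}$, and the only letter other than $a$ that can be read at a vertex $c_j$ is $M$. Now $g(\gamma)$ is a prefix of $a^nM\,h(\gamma)$, so $i=n$. Hence $r:=n\bmod P\in R$, the path has arrived at $d_{r,0}$, and it has written $a^nE_r$. Since $\gamma$ returns to $c_0$, it must leave the cycle of the $d_{r,j}$ by its only exit, that is, it next reads $a^lE_r$ for some $l\ge0$. Thus $a^nMa^lE_r$ is a prefix of $a^nM\,h(\gamma)=a^nM\,a^nE_r\cdots$, and so $l=n$.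

So $\gamma$ begins by reading $a^nMa^nE_r$, and by (T1) it follows that $\gamma=\delta_n\gamma'$, where $\gamma'$ is a shorter loop at $c_0$, trivial or positive. By \eqref{eq:step},
\[
g(\delta_n)\,a^{f(n)}M\,h(\gamma')=a^nM\,h(\delta_n)h(\gamma')=g(\delta_n)\,g(\gamma')\,M .
\]
Canceling $g(\delta_n)$ gives $a^{f(n)}M\,h(\gamma')=g(\gamma')M$. By induction the orbit of $f(n)$ reaches $0$, hence so does that of $n$.
\end{proof}

\begin{remark}
Part (a) depends on stopping at $0$. If $0\in R$ and $f(0)=0$ were allowed, the nontrivial loop $\delta_0$ would satisfy $M\,h(\delta_0)=g(\delta_0)\,M$ by \eqref{eq:step}. This violates (a), hence also hypothesis \eqref{eq:distinct} in the application below.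
\end{remark}

\begin{theorem}\label{thm:residue}
Let $f$ be a residue map, and let $F$, $\Pi$, $g$, $h$ be as in Section~\ref{sec:transducer}. Put $\varphi_1(\gamma)=g(\gamma)$ and $\varphi_2(\gamma)=M\,h(\gamma)\,M^{-1}$, let $\iota,\rho,p,H$ be as in Section~\ref{sec:matrices}, and let $s=\mathrm{diag}(\iota(a),I)$. Then $H$ is a finitely generated free subgroup of $\mathrm{SL}_4(\mathbb{Z}[t])$ and, for all $n\ge0$,
\[
s^n\,p\,s^{-n}\in H\iff\text{the $f$-orbit of $n$ reaches $0$.}
\]
\end{theorem}

\begin{proof}
The equation $\varphi_1(\gamma)=\varphi_2(\gamma)$ says $g(\gamma)M=M\,h(\gamma)$. By Proposition~\ref{prop:orbits}(a) it holds only for $\gamma=1$, which is hypothesis \eqref{eq:distinct}. So Proposition~\ref{prop:reduction} applies: $H$ is free, and, since $s^n=s_{a^n}$,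
\[
s^nps^{-n}\in H\iff a^n=g(\gamma)\,\bigl(M\,h(\gamma)\,M^{-1}\bigr)^{-1}\text{ for some }\gamma\in\Pi .
\]
Multiplying on the right by $M\,h(\gamma)$ turns the last equation into $a^nM\,h(\gamma)=g(\gamma)\,M$. By Proposition~\ref{prop:orbits}(b) it is solvable exactly when the $f$-orbit of $n$ reaches $0$.
\end{proof}

For the map of Example~\ref{ex:toymap}, the group $H$ contains $s^nps^{-n}$, for $n\ge0$, if and only if $n+1$ is a power of $2$.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Take $N$ and $f$ from Lemma~\ref{lem:minsky} and $H,s,p$ from Theorem~\ref{thm:residue}. Then $x\in E$ iff the $f$-orbit of $\nu(x)$ reaches $0$ iff $s^{\nu(x)}ps^{-\nu(x)}\in H$. By \eqref{eq:conj},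
\begin{equation}\label{eq:entries}
s^nps^{-n}=1+t\begin{pmatrix}I&-\iota(a)^n\\ \iota(a)^{-n}&-I\end{pmatrix},
\end{equation}
and its entries are computable from $n$. So an algorithm for membership in $H$ would decide $E$. If $E$ is not recursive, there is no such algorithm.
\end{proof}

In the group $H$ the undecidability already appears in degree $1$. In degree $0$ there is none: the elements of $H$ of degree $0$ are those of $\rho(\Pi)$, a free subgroup of the group of matrices $\mathrm{diag}(A,B)$ with $A,B\in\iota(F)$. Membership in $\iota(F)$ is decidable, as it is a finitely generated subgroup of $\mathrm{GL}_2(\mathbb{Z})$, and membership in $\rho(\Pi)$ is then decidable by Remark~\ref{rem:product}.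

\section{Generators, complexity and distortion}\label{sec:strong}

\begin{theorem}\label{thm:gens}
In the situation of Theorem~\ref{thm:residue}, $\operatorname{rk}H=2|R|+2$, and $H$ is freely generated by $p$, $\rho(\theta)$, and $\rho(\sigma_r),\rho(\tau_r)$ for $r\in R$, where $\theta,\sigma_r,\tau_r\in\Pi$ have labels and outputs
\[
\begin{aligned}
g(\theta)&=a^P,& h(\theta)&=a^P,\\
g(\sigma_r)&=a^rMa^rE_r,& h(\sigma_r)&=a^rE_ra^{\beta_r}M,\\
g(\tau_r)&=a^rMa^PM^{-1}a^{-r},& h(\tau_r)&=a^rE_ra^{\alpha_r}E_r^{-1}a^{-r},
\end{aligned}
\]
and $\rho=\mathrm{diag}\bigl(\iota g,\ \iota(MhM^{-1})\bigr)$.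
\end{theorem}

\begin{proof}
By Proposition~\ref{prop:reduction} it suffices to show that $\theta,\sigma_r,\tau_r$ form a basis of $\Pi$. The graph $\Theta$ has $P+|R|P$ vertices and $P+|R|P+2|R|$ edges, so $\operatorname{rk}\Pi=2|R|+1$. Consider the subgraph consisting of the edges $c_j\to c_{j+1}$ and $d_{r,j}\to d_{r,j+1}$ with $0\le j\le P-2$ together with all edges labeled $M$. It is connected, contains all vertices, and has $(P-1)+|R|(P-1)+|R|=P+|R|P-1$ edges; so it is a spanning tree. The remaining edges give a basis of $\Pi$: each of them, preceded by the path in the tree from $c_0$ to its initial vertex and followed by the path in the tree from its terminal vertex to $c_0$, is one basis element.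
\begin{itemize}
\item The edge $c_{P-1}\to c_0$ gives the loop $\theta$ around the cycle of the $c_j$, with label and output $a^P$.
\item The edge $d_{r,r}\to c_0$ gives the loop $\sigma_r$ that reads $a^r$, $M$, $a^r$, $E_r$. It writes $a^r$, $E_r$, nothing, $a^{\beta_r}M$; the second $a^r$ writes nothing because the path from $d_{r,0}$ to $d_{r,r}$ in the tree avoids the edge leaving $d_{r,P-1}$.
\item The edge $d_{r,P-1}\to d_{r,0}$ gives the loop $\tau_r$ that reads $a^rM$, goes once around the cycle of the $d_{r,j}$, reading $a^P$ and writing $a^{\alpha_r}$, and returns by the inverse of the initial path, which has label $a^rM$ and output $a^rE_r$. \qedhere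
\end{itemize}
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:strong}]
(a) Let $H$ be as in Theorem~\ref{thm:main} with $E$ not recursive. Embed $\mathrm{SL}_4(\mathbb{Z}[t])$ in $\mathrm{SL}_n(\mathbb{Z}[t])$ by $\omega\mapsto\omega\oplus I_{n-4}$, where $I_{n-4}$ is the identity matrix of size $n-4$. An algorithm for membership in the image of $H$ would decide membership in $H$ for inputs $\omega\in\mathrm{SL}_4(\mathbb{Z}[t])$, and Theorem~\ref{thm:main} uses only such inputs.

(b) Membership in a finitely generated subgroup is recursively enumerable, and so is the set of $k\ge 0$ with $s^kps^{-k}\in H$. Take $E$ to be $\Sigma_1$-complete in Theorem~\ref{thm:main}. The maps $x\mapsto\nu(x)$ and $x\mapsto s^{\nu(x)}ps^{-\nu(x)}$ are computable and reduce $E$ to membership in $H$ on the stated inputs, so the latter is $\Sigma_1$-complete. By \eqref{eq:entries} these inputs have degree $1$ in $t$.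

(c) Put
\begin{equation}\label{eq:Lambda}
\Lambda=\bigl\langle\,\mathrm{diag}(\iota(F),I),\ \mathrm{diag}(I,\iota(F)),\ p\,\bigr\rangle\le\mathrm{SL}_4(\mathbb{Z}[t]).
\end{equation}
It is finitely generated, and its word problem is solved by multiplying matrices. It contains $\rho(\Pi)$ and $p$, hence $H$, and it contains $s$. Let $S$ be a finite generating set of $\Lambda$ that contains $s$ and $p$, and let $T$ be a finite generating set of $H$. Then $|s^kps^{-k}|_S\le2k+1$. Suppose that there were a recursive function $\Phi$ with $|s^kps^{-k}|_T\le\Phi(k)$ whenever $s^kps^{-k}\in H$. Then one could decide whether $s^kps^{-k}\in H$ by checking the finitely many products of at most $\Phi(k)$ elements of $T\cup T^{-1}$. By Theorem~\ref{thm:main}, $E$ would be recursive, a contradiction. In particular the distortion function $\Delta$ of $H$ in $\Lambda$ has no recursive upper bound $\Psi$, as otherwise $\Phi(k)=\Psi(2k+1)$ would be such a function.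
\end{proof}

\begin{thebibliography}{9}

\bibitem{Problem} ``2025-03-21T14:48:30.519215'', \url{https://hf.yi-lab.net/datasets/siddhant7876/textual_train_stackex/viewer/default/train?p=49956}.

\bibitem{Minsky} Minsky (1961).

\bibitem{SS} Shepherdson and Sturgis (1963).

\end{thebibliography}

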